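\title{The limiting edge density of planar 4-critical graphs is $5/2$}

\begin{abstract}
A graph is 4-critical if it is not 3-colorable but becomes 3-colorable when any one edge is deleted. Let $m(n)$ be the largest number of edges of a planar 4-critical graph on $n$ vertices. We prove that $\frac52n-6\sqrt n-11\le m(n)\le\frac52n-5$ for all $n\ge15$. Hence $m(n)/n\to\frac52$, which disproves the conjecture that the limiting density is $\frac73$. The lower bound comes from an explicit grid-like family of graphs. The upper bound comes from Euler's formula and a linear-algebra bound on the number of triangular faces.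
\end{abstract}

\section{Introduction}

Graphs in this paper are finite and simple. A graph $G=(V,E)$ is \emph{$k$-colorable} if its vertices can be given colors from a set of $k$ colors so that adjacent vertices get different colors. It is \emph{$k$-critical} if it is not $(k-1)$-colorable but $G-e$ is $(k-1)$-colorable for every edge $e$. We consider only $k=4$; a \emph{coloring} always means a proper coloring with the colors $1,2,3$, and 4-critical graphs are assumed to have no isolated vertices (Remark~\ref{rem:isolated} shows that this convention is harmless). The \emph{edge density} of $G$ is $|E|/|V|$.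

The 4-critical graphs are the minimal obstructions to 3-colorability: from a graph that is not 3-colorable, delete edges as long as it stays so, then delete the isolated vertices, and a 4-critical subgraph remains. Such a graph needs enough edges to defeat every coloring, yet it cannot have a single edge to spare. How dense can it be if it is planar? All degrees are at least $3$ (Lemma~\ref{lem:basic}), and a planar graph on $n\ge 3$ vertices has at most $3n-6$ edges, so the density lies between $\frac32$ and $3$. The simplest examples are the odd wheels. The \emph{wheel} $W_\ell$ consists of a cycle of length $\ell\ge3$, the \emph{rim}, and a \emph{hub} adjacent to all rim vertices; thus $W_3=K_4$. For odd $\ell$ the wheel is planar and 4-critical (Lemma~\ref{lem:wheel}), with $n=\ell+1$ vertices and $2n-2$ edges, so wheels give densities tending to $2$.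

It is known that for infinitely many $n$ there is a planar 4-critical graph with $n$ vertices and $\frac{7n-13}{3}$ edges, which improves the bound for the maximum edge density obtained by Abbott and Zhou. The conjecture posed in \cite{source} is that this is the largest edge density of a planar 4-critical graph. We read it as a statement about the limiting density. Let $m(n)$ be the maximum number of edges of a planar 4-critical graph on $n$ vertices, defined for those $n$ for which such a graph exists. The conjecture is then
\[
\limsup_{n\to\infty}\frac{m(n)}{n}=\frac73 .
\]
The known family gives the inequality $\ge$, so the conjecture says that for every $\varepsilon>0$ every sufficiently large planar 4-critical graph on $n$ vertices has at most $(\frac73+\varepsilon)n$ edges. We show that this is false and determine the correct constant.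

\begin{theorem}\label{thm:construction}
For all integers $R,L\ge1$ there is a planar 4-critical graph $G_{R,L}$ with
\[
|V|=2RL+R+L+3,\qquad |E|=5RL+R+6 .
\]
\end{theorem}

For $R=L$ the density is $\frac{5R^2+R+6}{2R^2+2R+3}$, which tends to $\frac52>\frac73$; this disproves the conjecture. A single graph with density above $\frac73$ is $G_{14,9}$, which has $278$ vertices and $650>\frac73\cdot278$ edges. The constant $\frac52$ cannot be improved.

\begin{theorem}\label{thm:upper}
Every planar 4-critical graph $G\ne K_4$ on $n$ vertices has at most $\frac52n-5$ edges. Equality holds for $W_5$, which has $6$ vertices and $10$ edges.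
\end{theorem}

The exception is necessary, since $K_4$ has $6>\frac52\cdot4-5$ edges. The graphs $G_{R,L}$ do not cover all orders, but they can be padded at small cost, and so the limit exists.

\begin{theorem}\label{thm:limit}
For every $n\ge15$,
\[
\tfrac52n-6\sqrt n-11\le m(n)\le\tfrac52n-5 .
\]
Hence $\lim_{n\to\infty}m(n)/n=\frac52$.
\end{theorem}

Section~\ref{sec:euler} uses Euler's formula to turn the problem into a question about triangular faces. Sections~\ref{sec:construction}, \ref{sec:upper} and~\ref{sec:all} prove the three theorems in order.

\section{Critical plane graphs and Euler's formula}\label{sec:euler}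

A \emph{plane graph} is a graph drawn in the plane without crossings, and its \emph{faces} are the connected components of the complement of the drawing. A graph is \emph{2-connected} if it has at least three vertices, is connected, and stays connected after the deletion of any one vertex. We use the following textbook facts about a 2-connected plane graph $G=(V,E)$ with $n$ vertices and $F$ faces.
\begin{itemize}
\item[(P1)] Euler's formula: $n-|E|+F=2$.
\item[(P2)] Every face $f$ is bounded by a cycle, whose length we denote by $|f|$, and every edge lies on exactly two faces. If $w_1,\dots,w_d$ are the neighbors of $v$ in the cyclic order of the drawing, then exactly $d$ faces have $v$ on their boundary, and the $i$th of them contains the path $w_ivw_{i+1}$ (indices modulo $d$).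
\item[(P3)] Any two faces are linked by a sequence of faces in which consecutive ones share an edge.
\item[(P4)] If $Z$ is a cycle of $G$, every face lies inside or outside $Z$. An edge of $Z$ has exactly one of its two faces inside $Z$; any other edge has both of its faces on the same side.
\item[(P5)] For any edge $e$, the graph can be redrawn with $e$ on the outer face.
\end{itemize}
A face of length $3$ is \emph{triangular}, a face of length $4$ is a \emph{4-face}, and $G$ is a \emph{triangulation} if all its faces are triangular.

\begin{lemma}\label{lem:basic}
Let $G$ be 4-critical.
\begin{itemize}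
\item[(a)] A subgraph of $G$ that misses an edge of $G$ is 3-colorable. A subgraph of $G$ that is not 3-colorable equals $G$.
\item[(b)] Every vertex has degree at least $3$.
\item[(c)] $G$ is 2-connected.
\item[(d)] If $e=xy$ is an edge and $\varphi$ is a coloring of $G-e$, then $\varphi(x)=\varphi(y)$ and $\varphi$ uses all three colors.
\end{itemize}
\end{lemma}

\begin{proof}
(a) A subgraph missing $e$ is contained in $G-e$. So a subgraph that is not 3-colorable contains all edges of $G$, and then all vertices, because none is isolated.

(b) If $v$ had degree $1$ or $2$, a coloring of $G-v$, which exists by (a), would leave a color free for $v$.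

(c) By (b), $G$ has at least four vertices. Suppose that $G$ is disconnected or that $G-v$ is disconnected for some $v$. Let $A$ be the vertex set of a component of $G$, respectively of $G-v$; let $G_1$ be induced by $A$, respectively by $A\cup\{v\}$; and let $G_2=G-A$. Then $G=G_1\cup G_2$, the two graphs share no edge and at most one vertex, and each contains a vertex together with all of its edges in $G$. So each has an edge that the other misses, and both are 3-colorable by (a). After permuting the colors on $G_2$ the colorings agree on the common vertex, if there is one, and $G$ is 3-colorable, a contradiction.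

(d) If $\varphi(x)\ne\varphi(y)$, then $\varphi$ is a coloring of $G$. If some color is not used, recoloring $x$ with it gives a coloring of $G$.
\end{proof}

\begin{lemma}\label{lem:wheel}
For odd $\ell\ge3$ the wheel $W_\ell$ is 4-critical. If $G$ is a plane 4-critical graph and $v$ is a vertex of odd degree $\ell$ such that all faces at $v$ are triangular, then $G=W_\ell$.
\end{lemma}

\begin{proof}
In a coloring of $W_\ell$ the rim would avoid the color of the hub, but an odd cycle is not 2-colorable. If a rim edge is deleted, color the remaining path with $1,2$ and the hub with $3$. If the edge from the hub to a rim vertex $y$ is deleted, color the hub and $y$ with $3$ and the remaining path with $1,2$.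

For the second claim, let $w_1,\dots,w_\ell$ be the neighbors of $v$ in cyclic order. By (P2), each path $w_ivw_{i+1}$ lies on a triangular face, so $w_iw_{i+1}$ is an edge. Since $\ell\ge3$, these edges form a cycle, and $G$ contains $W_\ell$ with hub $v$. By Lemma~\ref{lem:basic}(a), $G=W_\ell$.
\end{proof}

The next identity measures a plane graph against one in which all faces are 4-faces: each triangular face gains half an edge, and each long face loses edges.

\begin{lemma}\label{lem:euler}
Let $G=(V,E)$ be a 2-connected plane graph with $n$ vertices and $t$ triangular faces, and let $s=\sum(|f|-4)\ge0$, the sum taken over all non-triangular faces $f$. Then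
\begin{equation}\label{eq:euler}
2|E|=4n-8+t-s .
\end{equation}
\end{lemma}

\begin{proof}
By (P2), $2|E|=\sum_f|f|=3t+4(F-t)+s=4F-t+s$. Substituting $F=|E|-n+2$ gives $2|E|=4|E|-4n+8-t+s$, which is \eqref{eq:euler}.
\end{proof}

So for large $n$ the density is about $2+\frac{t-s}{2n}$, and the problem asks how large $t-s$ can be. A wheel $W_\ell$ with $\ell\ge5$ has $t=n-1$ triangular faces, but its outer face gives $s=n-5$, and almost the whole gain is lost. A graph with $\frac{7n-13}3$ edges has $t-s=\frac23(n-1)$. We shall see in Section~\ref{sec:upper} that $t\le n-1$ for every plane 4-critical graph other than $K_4$, which bounds the limiting density by $\frac52$. To approach this value one needs about $n$ triangular faces, as in a wheel, while $s$ stays small compared with $n$.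

\section{A family with density tending to $5/2$}\label{sec:construction}

\subsection*{The graphs $G_{R,L}$}

Take a square grid, delete its horizontal edges, and join a new vertex in the center of each cell to the four corners. Far from the boundary, each cell accounts for two vertices, five edges, two triangular faces and one 4-face, which are the proportions that we want. It remains to close this pattern up, with few further edges, so that the graph is not 3-colorable and every one of its edges is needed.

Let $R,L\ge1$. The vertices of $G_{R,L}$ are
\[
v_j^k\ \ (0\le j\le L,\ 0\le k\le R),\qquad x_j^k\ \ (1\le j\le L,\ 1\le k\le R),\qquad p,\ q,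
\]
and its edges are
\begin{itemize}
\item[(a)] $v_j^{k-1}v_j^k$ for $0\le j\le L$, $1\le k\le R$;
\item[(b)] the edges from $x_j^k$ to $v_{j-1}^{k-1},\ v_{j-1}^k,\ v_j^{k-1},\ v_j^k$ for $1\le j\le L$, $1\le k\le R$;
\item[(c)] $v_0^0v_L^0,\quad pv_0^0,\ pv_L^0,\quad qv_0^R,\ qv_L^R,\quad pq$.
\end{itemize}
The path $v_j^0v_j^1\cdots v_j^R$ is \emph{column} $j$, the vertex $v_j^k$ is at \emph{level} $k$, the vertices $x_j^k$ are the \emph{centers}, and \emph{row} $k$ is the part of the graph between the levels $k-1$ and $k$. Figure~\ref{fig:G33} shows $G_{3,3}$.

\begin{figure}[ht]
\centering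
\begin{tikzpicture}[scale=0.6,every node/.style={circle,draw,fill=white,inner sep=0.8pt,minimum size=4mm,font=\scriptsize}]
\foreach \x in {0,2,4,6} \draw (\x,0)--(\x,-6);
\foreach \x in {1,3,5} \foreach \y in {1,3,5} \draw (\x-1,-\y+1)--(\x+1,-\y-1) (\x-1,-\y-1)--(\x+1,-\y+1);
\draw (0,0) .. controls (2,1) and (4,1) .. (6,0);
\draw (0,0)--(3,2.2)--(6,0) (0,-6)--(3,-8.2)--(6,-6);
\draw[rounded corners=8pt] (3,2.2)--(-1.6,2.2)--(-1.6,-8.2)--(3,-8.2);
\foreach \x in {0,2} \foreach \y/\n in {0/1,2/3,4/2,6/3} \node at (\x,-\y) {\n};
\foreach \x in {4,6} \foreach \y/\n in {0/3,2/1,4/3,6/2} \node at (\x,-\y) {\n};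
\foreach \x/\y/\n in {1/1/2,3/1/2,5/1/2,1/3/1,5/3/2,1/5/1,3/5/1,5/5/1} \node at (\x,-\y) {\n};
\node[fill=black] at (3,-3) {};
\node at (3,2.2) {2}; \node at (3,-8.2) {1};
\node[draw=none,fill=none] at (3.8,2.4) {$p$}; \node[draw=none,fill=none] at (3.8,-8.4) {$q$};
\node[draw=none,fill=none] at (-0.75,0) {$v_0^0$}; \node[draw=none,fill=none] at (6.75,0) {$v_3^0$};
\node[draw=none,fill=none] at (-0.75,-6) {$v_0^3$}; \node[draw=none,fill=none] at (6.75,-6) {$v_3^3$};
\end{tikzpicture}
\caption{The planar 4-critical graph $G_{3,3}$ with a proper 3-coloring of all vertices except the black vertex $x_2^2$. The colors $1$ and $2$ each occur on only one neighbor of the black vertex, so deleting the edge to either of these two neighbors makes the graph 3-colorable.}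
\label{fig:G33}
\end{figure}

A center $x_j^k$ lies in two triangles, one with the row-$k$ edge of column $j-1$ and one with the row-$k$ edge of column $j$. In a coloring, it forces these two edges to carry the same pair of colors, so each row carries one pair from the first column to the last. If the two outer columns start with different colors, they are locked: both colors belong to the pair of row $1$, so the columns exchange their colors at level $1$, are again different, and so on down to level $R$. The edge $v_0^0v_L^0$ creates this lock. The vertices $p$ and $q$ read off the color missing at the top and at the bottom, and the edge $pq$ demands that the two be different.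

\begin{example}\label{ex:G11}
The graph $G_{1,1}$ has $7$ vertices and $12$ edges. Write $a=v_0^0$, $b=v_1^0$, $c=v_0^1$, $d=v_1^1$, $x=x_1^1$; the edges are $ab$, $ac$, $bd$, $xa$, $xb$, $xc$, $xd$, $pa$, $pb$, $qc$, $qd$, $pq$. In a coloring we may assume $a=1$, $b=3$. Then $x=p=2$. The triangles $xac$ and $xbd$ give $c=3$ and $d=1$, so $q=2=p$, which is impossible.

To color the graph minus an edge, the pair seen by $q$ must differ from the pair seen by $p$. Take $a=3$, $c=2$, $b=1$, $d=3$, $p=2$, $q=1$. All edges not at $x$ are properly colored, and $x$ sees $3,2,1,3$ on $a,c,b,d$. So $x=2$ works if $xc$ is deleted and $x=1$ works if $xb$ is deleted; the mirror image handles $xd$ and $xa$. Changing $c$ to $3$ and putting $x=2$ leaves $ac$ as the only improper edge, and the mirror image handles $bd$. The proof below repeats these colorings at an arbitrary cell of the grid.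
\end{example}

\subsection*{Columns that switch their pair}

A column can pass from the pair $\{1,3\}$ to the pair $\{2,3\}$ at any level at which it has color $3$. For $0\le h\le R$ define $C_h\colon\{0,\dots,R\}\to\{1,2,3\}$ by
\[
C_h(k)=\begin{cases}3&\text{if }k\equiv h \pmod 2,\\ 1&\text{if }k\not\equiv h \pmod 2\text{ and }k<h,\\ 2&\text{if }k\not\equiv h \pmod 2\text{ and }k>h.\end{cases}
\]
For $R=3$, listing the values at $k=0,1,2,3$, we get $C_0=(3,2,3,2)$, $C_1=(1,3,2,3)$, $C_2=(3,1,3,2)$, $C_3=(1,3,1,3)$. Of two consecutive levels $k-1,k$, one is congruent to $h$ and has color $3$. The other differs from $h$; it is smaller than $h$ if $k\le h$ and larger than $h$ if $k>h$. So $C_h$ is a coloring of a column, with pair $\{1,3\}$ in the rows $k\le h$ and pair $\{2,3\}$ in the rows $k>h$: it switches at level $h$.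

Two columns that start with different colors cannot switch at the same level, since up to the switch they never have color $3$ at the same level. The closest they can come is to switch at consecutive levels $r-1$ and $r$, and then they disagree in one row only.

\begin{lemma}\label{lem:columns}
Let $1\le r\le R$.
\begin{itemize}
\item[(i)] In every row $k\ne r$, $C_{r-1}$ and $C_r$ have the same pair: $\{1,3\}$ if $k<r$ and $\{2,3\}$ if $k>r$.
\item[(ii)] $C_{r-1}(r-1)=3$, $C_{r-1}(r)=2$, $C_r(r-1)=1$, $C_r(r)=3$.
\item[(iii)] $\{C_{r-1}(0),C_r(0)\}=\{1,3\}$ and $\{C_{r-1}(R),C_r(R)\}=\{2,3\}$.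
\end{itemize}
\end{lemma}

\begin{proof}
Part (i) follows from the description of the pairs above, and (ii) is the definition. For (iii), one of $r-1,r$ is even and gives color $3$ at level $0$; the other is odd, hence larger than $0$, and gives color $1$. One of $r-1,r$ is congruent to $R$ and gives color $3$ at level $R$; the other is at most $R$ and different from $R$, hence smaller, and gives color $2$.
\end{proof}

\subsection*{Proof of Theorem~\ref{thm:construction}}

Let $G=G_{R,L}$. Then $|V|=(R+1)(L+1)+RL+2$ and $|E|=R(L+1)+4RL+6$, which are the stated values.

\emph{Planarity.} Put $v_j^k$ at $(2j,-2k)$ and $x_j^k$ at $(2j-1,-2k+1)$, and draw the edges (a) and (b) as segments. Each center is the midpoint of the square formed by its four neighbors; the edges (b) are half-diagonals and the edges (a) are vertical sides of these squares. So there are no crossings, and the drawing lies in the rectangle with corners $v_0^0,v_L^0,v_0^R,v_L^R$. Draw $v_0^0v_L^0$ as an arc above the rectangle, place $p$ above the arc and $q$ below the rectangle, join each to its two corners, and draw $pq$ around the left side.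

\emph{$G$ is not 3-colorable.} Suppose that $\varphi$ is a coloring. Since $x_j^k$ forms a triangle with $v_{j-1}^{k-1},v_{j-1}^k$ and with $v_j^{k-1},v_j^k$, both $\{\varphi(v_{j-1}^{k-1}),\varphi(v_{j-1}^k)\}$ and $\{\varphi(v_j^{k-1}),\varphi(v_j^k)\}$ equal $\{1,2,3\}\setminus\{\varphi(x_j^k)\}$. Hence $S_k=\{\varphi(v_j^{k-1}),\varphi(v_j^k)\}$ is a 2-element set that does not depend on $j$. Let $\alpha_k=\varphi(v_0^k)$ and $\beta_k=\varphi(v_L^k)$; then $\alpha_0\ne\beta_0$ because of the edge $v_0^0v_L^0$. If $\alpha_{k-1}\ne\beta_{k-1}$, then $S_k=\{\alpha_{k-1},\beta_{k-1}\}$, since $S_k$ contains both, and $S_k=\{\alpha_{k-1},\alpha_k\}=\{\beta_{k-1},\beta_k\}$ gives $\alpha_k=\beta_{k-1}$ and $\beta_k=\alpha_{k-1}$. By induction $\{\alpha_R,\beta_R\}=\{\alpha_0,\beta_0\}$. So $p$ and $q$ both receive the color outside $\{\alpha_0,\beta_0\}$, contrary to the edge $pq$.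

\emph{Every edge is critical.} We must color $G-e$ for each edge $e$. The centers are adjacent only to column vertices, so a center can be colored whenever its neighbors use at most two colors. The reflection $v_j^k\mapsto v_{L-j}^k$, $x_j^k\mapsto x_{L+1-j}^k$, fixing $p$ and $q$, is an automorphism of $G$, so it suffices to treat one edge of each mirror pair.

\emph{Edges at a center $x_j^r$.} The reflection maps $x_j^rv_{j-1}^r$ to $x_i^rv_i^r$ and $x_j^rv_j^{r-1}$ to $x_i^rv_{i-1}^{r-1}$, where $i=L+1-j$. So it suffices to treat $x_j^rv_{j-1}^r$ and $x_j^rv_j^{r-1}$ for all $j,r$. Color the columns $0,\dots,j-1$ by $C_{r-1}$ and the columns $j,\dots,L$ by $C_r$, and put $p=2$, $q=1$; Figure~\ref{fig:G33} shows the case $j=r=2$. Column $0$ has $C_{r-1}$ and column $L$ has $C_r$, so by Lemma~\ref{lem:columns}(iii) all edges (c) are properly colored. A center $x_i^k$ with $i\ne j$ lies between two equally colored columns, and a center $x_j^k$ with $k\ne r$ sees two colors by (i), so all of these can be colored. By (ii), the neighbors $v_{j-1}^{r-1},v_{j-1}^r,v_j^{r-1},v_j^r$ of $x_j^r$ have colors $3,2,1,3$. Put $x_j^r=2$ if $x_j^rv_{j-1}^r$ is deleted and $x_j^r=1$ if $x_j^rv_j^{r-1}$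 is deleted.

\emph{Column edges $v_j^{r-1}v_j^r$.} The reflection exchanges the columns $L$ and $0$, so we may assume $j<L$. Now the disagreement in row $r$ is absorbed by column $j$, which follows $C_{r-1}$ above the deleted edge and $C_r$ below it. Let $D(k)=C_{r-1}(k)$ for $k\le r-1$ and $D(k)=C_r(k)$ for $k\ge r$. Then $D(r-1)=D(r)=3$, and in each row $k\ne r$ the pair of $D$ is the common pair in (i). Color column $j$ by $D$, the columns $i<j$ by $C_{r-1}$, the columns $i>j$ by $C_r$, and put $p=2$, $q=1$. The only improperly colored column edge is $v_j^{r-1}v_j^r$. Centers in rows $k\ne r$ see two colors. In row $r$, the center $x_j^r$ (if $j\ge1$) sees $\{2,3\}\cup\{3\}$, the center $x_{j+1}^r$ sees $\{3\}\cup\{1,3\}$, and the others lie between equally colored columns. At the top, $v_0^0$ has color $C_{r-1}(0)$, also when $j=0$ because $D(0)=C_{r-1}(0)$, and $v_L^0$ has color $C_r(0)$; by (iii) these colors are $1$ and $3$ in some order. At the bottom, $v_0^R$ and $v_L^R$ have colors in $\{C_{r-1}(R),C_r(R)\}=\{2,3\}$. So all edges (c) are properly colored.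

\emph{The edge $v_0^0v_L^0$.} Color all columns by $C_0$; then every center sees two colors. Since $C_0(0)=3$ and $C_0(R)\in\{2,3\}$, we can put $p=2$, $q=1$.

\emph{Edges at $p$ and $q$.} Color column $0$ by $1,3,1,3,\dots$, all other columns by $3,1,3,1,\dots$, and all centers by $2$. Then $v_0^0=1$, $v_L^0=3$, and $v_0^R,v_L^R$ have the colors $1,3$ in some order. If $pq$ is deleted, put $p=q=2$. If $pv_0^0$ is deleted, put $p=1$, $q=2$. If $qv_0^R$ is deleted, give $q$ the color of $v_0^R$, which is $1$ or $3$ and differs from the color of $v_L^R$, and put $p=2$. The edges $pv_L^0$ and $qv_L^R$ are the mirror images of the last two.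

All edges of types (a), (b), (c) are covered, so $G$ is 4-critical. \hfill$\square$

\section{Triangular faces and the upper bound}\label{sec:upper}

The method adapts the linear-algebra argument known for bounding the number of triangles in 4-critical graphs. Throughout this section $G=(V,E)$ is a plane 4-critical graph with $n$ vertices, and $t,s$ are as in Lemma~\ref{lem:euler}; by Lemma~\ref{lem:basic}(c), the facts (P1)--(P5) apply. For $S\subseteq V$ let $\mathbf 1_S\in\mathbb R^V$ be its indicator vector, and let $\langle\cdot,\cdot\rangle$ be the standard inner product, so that $\langle\mathbf 1_S,\mathbf 1_{S'}\rangle=|S\cap S'|$. For a triangular face $T$ we write $\mathbf 1_T$ for the indicator vector of its three vertices. If these $t$ vectors are linearly independent, then $t\le n$. Criticality supplies the linear functionals needed to prove independence.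

\subsection*{The functionals given by a coloring of $G-e$}

Let $e=xy$ be an edge and let $\varphi$ be a coloring of $G-e$. By Lemma~\ref{lem:basic}(d) we may name the colors so that $\varphi(x)=\varphi(y)=1$, and the indicator vectors $u_1,u_2,u_3$ of the three color classes are nonzero. They have disjoint supports, so they are linearly independent, and hence so are $u_1-u_2$ and $u_1-u_3$. Let $T$ be a triangular face. If $e$ does not lie on $T$, the three edges of $T$ are in $G-e$ and $T$ has one vertex of each color. If $T=xyz$, then $T$ has two vertices of color $1$ and $\varphi(z)\in\{2,3\}$. Therefore: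
\begin{equation}\label{eq:table}
\begin{array}{l|cc}
 & \langle\mathbf 1_T,u_1-u_2\rangle & \langle\mathbf 1_T,u_1-u_3\rangle\\ \hline
e\text{ not on }T & 0&0\\
T=xyz,\ \varphi(z)=2 & 1&2\\
T=xyz,\ \varphi(z)=3 & 2&1
\end{array}
\end{equation}
So $u_1-u_2$ sees exactly the triangular faces on $e$, of which there are at most two.

\begin{example}\label{ex:wheels}
Let $W_5$ have hub $z$, rim $y_1\cdots y_5$ and triangular faces $T_i=zy_iy_{i+1}$, and suppose $\sum c_i\mathbf 1_{T_i}=0$. Delete $e=y_1y_2$, and color $y_2,y_3,y_4,y_5,y_1$ by $1,3,1,3,1$ and $z$ by $2$. The vector $u_1-u_2$ has entry $1$ at $y_1,y_2,y_4$, entry $-1$ at $z$ and entry $0$ at $y_3,y_5$. Its inner product with $\mathbf 1_{T_1}$ is $1$ and with the other $\mathbf 1_{T_i}$ is $0$. So $c_1=0$, and by rotation all $c_i$ vanish. Here $t=5$ and $s=1$, and \eqref{eq:euler} gives $2|E|=20=5n-10$.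

Criticality cannot be dropped. In the 3-colorable wheel $W_4$ the four triangular faces satisfy $\mathbf 1_{T_1}-\mathbf 1_{T_2}+\mathbf 1_{T_3}-\mathbf 1_{T_4}=0$, and $W_4$ has $8>\frac52\cdot5-5$ edges.
\end{example}

In general, an edge on one triangular face kills a coefficient, as in the example, and an edge on two triangular faces ties two coefficients together. Planarity then spreads this information over all faces.

\begin{lemma}\label{lem:propagation}
Suppose that $\sum_Tc_T\mathbf 1_T=0$, the sum taken over all triangular faces of $G$. Then either all $c_T$ are zero, or $G$ is a triangulation and all $c_T$ are nonzero.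
\end{lemma}

\begin{proof}
Let $c_T\ne0$, let $e$ be an edge on $T$, and let $f$ be the other face on $e$. Take the inner product of the relation with the vector $u_1-u_2$ of a coloring of $G-e$. If $f$ is not triangular, \eqref{eq:table} gives $\lambda c_T=0$ with $\lambda\in\{1,2\}$, which is false. So $f$ is triangular, and \eqref{eq:table} gives $\lambda c_T+\mu c_f=0$ with $\lambda,\mu\in\{1,2\}$, whence $c_f\ne0$. Thus every face that shares an edge with a triangular face of nonzero coefficient is itself a triangular face of nonzero coefficient. By (P3) this holds for all faces as soon as it holds for one.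
\end{proof}

\begin{lemma}\label{lem:avoid}
For every edge $e$, at most $n-2$ triangular faces do not contain $e$.
\end{lemma}

\begin{proof}
The vectors $\mathbf 1_T$ with $e$ not on $T$ are linearly independent. Indeed, extend a relation among them by the coefficient $0$ on the triangular faces containing $e$. If it were nontrivial, then by Lemma~\ref{lem:propagation} the two faces on $e$ would be triangular with nonzero coefficients, which is false. By \eqref{eq:table} these vectors lie in the orthogonal complement of $u_1-u_2$ and $u_1-u_3$, which has dimension $n-2$.
\end{proof}

\begin{lemma}\label{lem:t}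
Let $G\ne K_4$. Then $G$ is not a triangulation, the vectors $\mathbf 1_T$ are linearly independent, and $t\le n-1$. If some edge lies on no triangular face, then $t\le n-2$.
\end{lemma}

\begin{proof}
Suppose that $G$ is a triangulation. Then $2|E|=3t$ and $s=0$, so \eqref{eq:euler} gives $t=2n-4$. Each edge lies on two faces, so Lemma~\ref{lem:avoid} gives $2n-6\le n-2$, that is, $n\le4$. Since all degrees are at least $3$, this means $G=K_4$, which is excluded. Independence now follows from Lemma~\ref{lem:propagation}. An edge of a non-triangular face lies on at most one triangular face, so $t\le(n-2)+1$ by Lemma~\ref{lem:avoid}; the last claim is Lemma~\ref{lem:avoid} applied to an edge on no triangular face.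
\end{proof}

\subsection*{The extremal case}

Lemma~\ref{lem:t} and \eqref{eq:euler} give $2|E|\le5n-9$, which is enough for the limit $\frac52$, and which for even $n$ already implies $2|E|\le5n-10$ by parity. To complete the proof of Theorem~\ref{thm:upper} we must exclude $t=n-1$, $s=0$. Counting alone cannot do this, because $W_4$ has these parameters. The point is that $n-1$ independent vectors leave only one line orthogonal to all of them. Every coloring of a suitable $G-e$ produces a vector on this line, so all these colorings share a color class $I$. We show that around each vertex of $I$ the graph looks like an even wheel around its hub, and that $G$ can be colored the way $W_4$ can: one color on $I$, two colors on the rest.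

\begin{proof}[Proof of Theorem~\ref{thm:upper}]
Let $G\ne K_4$ and suppose $2|E|\ge5n-9$. By \eqref{eq:euler}, $t-s\ge n-1$, and since $t\le n-1$ and $s\ge0$ we get $t=n-1$ and $s=0$. By Lemma~\ref{lem:t}, every edge lies on one or two triangular faces, every other face is a 4-face, and there is at least one 4-face. Call an edge \emph{single} if it lies on exactly one triangular face. The edges of a 4-face are single, so single edges exist. Let $\Lambda$ be the orthogonal complement of the span of the vectors $\mathbf 1_T$; by independence, $\dim\Lambda=1$.

\emph{The set $I$.} Let $e=xy$ be single, let $T=xyz$ be its triangular face, and let $\varphi$ be a coloring of $G-e$ with the colors named so that $\varphi(x)=\varphi(y)=1$ and $\varphi(z)=2$. Let $I_e$ be the class of color $2$. By \eqref{eq:table}, the vector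
\[
w_e=2(u_1-u_2)-(u_1-u_3)=u_1-2u_2+u_3=\mathbf 1_V-3\cdot\mathbf 1_{I_e}
\]
is orthogonal to $\mathbf 1_{T'}$ for all $T'\ne T$, and $\langle\mathbf 1_T,w_e\rangle=2\cdot1-2=0$. So $w_e\in\Lambda$. Its set of entries is $\{1,-2\}$, because $z\in I_e$ and $x\notin I_e$. If $e'$ is another single edge, then $w_{e'}=\lambda w_e$ for some real $\lambda$, so $\{1,-2\}=\{\lambda,-2\lambda\}$. This forces $\lambda=1$, since $\lambda=-2$ would give $-2\lambda=4$. Hence $I_e$ is the same set $I$ for all single edges $e$, and:
\begin{itemize}
\item[(1)] $I$ is independent in $G$, because it is a color class of $G-e$ that contains neither end of $e$;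
\item[(2)] every triangular face $T'$ has exactly one vertex in $I$, because $0=\langle\mathbf 1_{T'},w_e\rangle=3-3|T'\cap I|$;
\item[(3)] no single edge $e$ has an end in $I$, because $I=I_e$.
\end{itemize}
By (3), every edge at a vertex $v\in I$ lies on two triangular faces. Every face at $v$ contains an edge at $v$, so all faces at $v$ are triangular, and no 4-face has a vertex in $I$.

\emph{All degrees in $I$ are even.} If some $v\in I$ had odd degree, then $G$ would be an odd wheel by Lemma~\ref{lem:wheel}, with $n\ge6$ since $G\ne K_4$. Then $2|E|=4n-4\le5n-10$, contrary to our assumption.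

\emph{$G-I$ is bipartite.} Let $Z$ be a cycle in $G-I$. For a face $f$ of $G$ let $\ell(f)$ be the number of edges on $f$ with no end in $I$. Then $\ell(f)=4$ for a 4-face, and $\ell(f)=1$ for a triangular face by (2). Sum $\ell(f)$ over the faces of $G$ inside $Z$. By (P4), each edge of $Z$ is counted once and every other edge of $G-I$ is counted twice or not at all. So the length of $Z$ has the parity of the number of triangular faces inside $Z$. A triangular face has exactly one vertex $v$ in $I$; this vertex is not on $Z$, so it is on the same side of $Z$ as the face. By (P2), each $v\in I$ lies on exactly $\deg v$ faces, all triangular. Hence the number of triangular faces inside $Z$ is the sum of $\deg v$ over the vertices $v\in I$ inside $Z$, which is even. So $G-I$ has no odd cycle.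

Coloring $G-I$ with $1,2$ and $I$ with $3$ gives a coloring of $G$ by (1), a contradiction. Therefore $2|E|\le5n-10$. The wheel $W_5$ is 4-critical by Lemma~\ref{lem:wheel} and has $10=\frac52\cdot6-5$ edges.
\end{proof}

\begin{remark}\label{rem:isolated}
If isolated vertices are allowed in critical graphs, the bound persists. Let $G$ have $n$ vertices and arise from $G'$, which is 4-critical in our sense, by adding isolated vertices. If $G'\ne K_4$, the bound for $G'$ implies the bound for $G$. If $G'=K_4\neq G$, then $n\ge5$ and $6\le\frac52n-5$.
\end{remark}

\section{Dense graphs of every order}\label{sec:all}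

The orders of the graphs $G_{R,R}$ grow quadratically in $R$, so every $n$ is within $O(\sqrt n)$ of one of them. To reach $n$ exactly we need an operation that adds a prescribed small number of vertices and preserves planarity and criticality. Let $G_1,G_2$ be disjoint graphs with edges $ab\in E(G_1)$ and $cd\in E(G_2)$. Their \emph{Haj\'os join} is obtained by deleting $ab$ and $cd$, identifying $a$ with $c$, and adding the edge $bd$. It has $|V(G_1)|+|V(G_2)|-1$ vertices and $|E(G_1)|+|E(G_2)|-1$ edges.

\begin{lemma}\label{lem:hajos}
A Haj\'os join $H$ of two planar 4-critical graphs is planar and 4-critical.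
\end{lemma}

\begin{proof}
\emph{Planarity.} By (P5), draw $G_1$ and $G_2$ side by side with $ab$ and $cd$ on the outer face. Add an edge $ac$ in the outer face. It joins two components, so it does not split that face, and $b$ and $d$ are still on its boundary; add $bd$ there. Contracting $ac$ and deleting $ab$ and $cd$ preserves planarity and gives $H$.

\emph{$H$ is not 3-colorable.} A coloring $\varphi$ of $H$ restricts to colorings of $G_1-ab$ and $G_2-cd$, so $\varphi(b)=\varphi(a)=\varphi(c)=\varphi(d)$ by Lemma~\ref{lem:basic}(d), contrary to the edge $bd$.

\emph{Criticality.} To color $H-bd$, take colorings of $G_1-ab$ and $G_2-cd$ and permute colors so that $a$ and $c$ agree. For $e\in E(G_1)\setminus\{ab\}$, take a coloring of $G_1-e$, in which $a$ and $b$ differ, and a coloring of $G_2-cd$, in which $c$ and $d$ agree; permute colors so that $c$ gets the color of $a$. Then $d$ has the color of $a$, which differs from that of $b$, and we have a coloring of $H-e$. For $e\in E(G_2)\setminus\{cd\}$ exchange the roles of $G_1$ and $G_2$. Finally, $H$ has no isolated vertices, since all degrees in $G_1,G_2$ are at least $3$.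
\end{proof}

A join with $K_4$ adds $3$ vertices and $5$ edges, and a join with $W_5$ adds $5$ vertices and $9$ edges. Both ratios are below $\frac52$, so each added vertex costs a bounded amount, and we add only $O(\sqrt n)$ vertices.

\begin{proof}[Proof of Theorem~\ref{thm:limit}]
Let $n\ge15$ and $n_R=|V(G_{R,R})|=2R^2+2R+3$, so that $n_1=7$ and $n_{R+1}-n_R=4R+4$. Since $n_1+8\le n$, there is a largest $R\ge1$ with $n_R+8\le n$. Put $N=n-n_R$. By maximality $n\le n_{R+1}+7$, so
\[
8\le N\le4R+11 .
\]
Every integer $N\ge8$ has the form $3a+5b$ with integers $a,b\ge0$: this holds for $8=3+5$, $9=3\cdot3$, $10=5\cdot2$, and it passes from $N$ to $N+3$. Starting from $G_{R,R}$, perform $a$ joins with $K_4$ and $b$ joins with $W_5$. By Theorem~\ref{thm:construction} and Lemmas~\ref{lem:wheel} and~\ref{lem:hajos}, the result is a planar 4-critical graph on exactly $n$ vertices; in particular $m(n)$ is defined. Since $5a+9b\ge\frac53(3a+5b)$, its number of edges satisfies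
\[
|E|=5R^2+R+6+5a+9b\ge5R^2+R+6+\tfrac53N .
\]
On the other hand $\frac52n=5R^2+5R+\frac{15}2+\frac52N$, so
\[
\tfrac52n-|E|\le4R+\tfrac32+\tfrac56N\le4R+\tfrac32+\tfrac56(4R+11)=\tfrac{22}3R+\tfrac{32}3<8R+11 .
\]
From $n>2R^2$ we get $R<\sqrt{n/2}$, and $8/\sqrt2<6$, so $8R+11<6\sqrt n+11$. This is the lower bound. The upper bound is Theorem~\ref{thm:upper}, which applies because $n\ne4$. Dividing both bounds by $n$ gives the limit.
\end{proof}

\begin{thebibliography}{9}
\bibitem{source} \emph{Constructing A Family Of 4-Critical Planar Graphs With High Edge-Density}, \texttt{https://tomesphere.com/paper/1509.00760}.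
\end{thebibliography}
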